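# Stable cohomotopy dimension and covering dimension of compact spaces

## 1. Covering dimension, Čech theories, and two cohomological dimensions

Throughout, $X$ is a nonempty compact Hausdorff space, and a compact polyhedron is the underlying space of a finite simplicial complex. Subpolyhedra and closed subsets may be empty, and every cohomology group of the empty set is $0$. Mapping spaces and products are formed in compactly generated weak Hausdorff spaces, and $[Y,Z]$ denotes unpointed homotopy classes. A map is *essential* if it is not homotopic to a constant map. For example, the identity of $S^1$ is essential, and every map from a contractible space is not.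

**Definition (covering dimension).** $\dim X\le n$ means that every finite open cover of $X$ has a finite open refinement of order at most $n+1$, that is, one in which each point lies in at most $n+1$ members. Then $\dim X$ is the least such $n\ge 0$, or $\infty$.

The Cantor set has dimension $0$, since every finite open cover is refined by a finite partition into open sets. The interval $[0,1]$ is not $0$-dimensional: a refinement of $\{[0,\tfrac23),(\tfrac13,1]\}$ by disjoint open sets would disconnect it. Its dimension is $1$, and in general $\dim I^n=n$.

**Definition (stable cohomotopy; connective spectra).** A spectrum $E$ defines a cohomology theory $E^*$ on compact polyhedral pairs. For the sphere spectrum $S$ we write $\pi^k=\pi^k_s$ for this theory; so $\pi^k(K,L)=\varinjlim_j[\Sigma^j(K/L),S^{j+k}]_*$. A spectrum is *connective* if $\pi_iE=0$ for $i<0$.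

For example $\pi^k(\mathrm{pt})=\pi^s_{-k}$, so $\pi^0(\mathrm{pt})=\mathbb Z$ and $\pi^k(\mathrm{pt})=0$ for $k>0$. Also $\pi^k(S^n)=\pi^s_{-k}\oplus\pi^s_{n-k}$, so $\pi^n(S^n)=\mathbb Z$ for $n\ge1$, generated by the stable class of the identity. The spectra $S$ and $H\mathbb Z$ are connective; complex $K$-theory is not, since $\pi_{-2}KU=\mathbb Z$.

**Definition (expansions and Čech extension).** An *expansion* of a compact pair $(X,A)$ is an inverse system of compact polyhedral pairs $(K_\lambda,L_\lambda)$, up to homotopy, with compatible maps $p_\lambda:(X,A)\to(K_\lambda,L_\lambda)$ such that every map from $(X,A)$ to a polyhedral pair factors up to homotopy through some $p_\lambda$, and two maps from $(K_\lambda,L_\lambda)$ that become homotopic after composition with $p_\lambda$ already become homotopic on some later term. The Čech extension of $E^*$ is $E^k(X,A)=\varinjlim_\lambda E^k(K_\lambda,L_\lambda)$. For $H\mathbb Z$ this is Čech cohomology $\check H^k(X,A;\mathbb Z)$, written $\check H^k(X,A)$ below.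

Two examples. If $X$ is the limit of a tower of compact polyhedra, the tower is an expansion of $X$. The Cantor set $C$ is the limit of finite sets $F_s$ with $2^s$ points, and $\pi^0(C)=\varinjlim\mathbb Z^{F_s}$ is the group of locally constant functions $C\to\mathbb Z$. The dyadic solenoid is the limit of the tower of circles with bonding maps of degree $2$; its $\pi^1$ is $\varinjlim(\mathbb Z\xrightarrow{2}\mathbb Z\xrightarrow{2}\cdots)=\mathbb Z[\tfrac12]$.

**Definition (the two cohomological dimensions).** For $n\ge0$, $\pi\text{-}\dim X\le n$ means that $\pi^k(X,A)=0$ for all $k>n$ and all closed $A\subseteq X$, including $A=\emptyset$. Then $\pi\text{-}\dim X$ is the least such $n$, or $\infty$ if there is none. Likewise $\dim_{\mathbb Z}X$ is the least $n\ge0$ such that $\check H^k(X,A)=0$ for all $k>n$ and all closed $A\subseteq X$, or $\infty$.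

The relative groups matter. For $I=[0,1]$ we have $\pi^1(I)=\pi^1(\mathrm{pt})=0$, but $\pi^1(I,\partial I)=\pi^s_0=\mathbb Z$, so $\pi\text{-}\dim I\ge1$. The groups with $k\ge2$ vanish by fact (D2) below, because $\dim I=1$. Hence $\pi\text{-}\dim I=1$, and in the same way $\dim_{\mathbb Z}I=1$.

We use the following textbook facts about these notions.

* **(C)** The Čech extension $E^*$ is a cohomology theory on compact pairs: it has exact sequences of pairs, strong excision, Mayer–Vietoris sequences for covers by two closed sets, and continuity $E^k(\varprojlim)=\varinjlim E^k$ for inverse systems of compact pairs. On compact polyhedral pairs it is the usual theory. For compact inverse systems and a compact polyhedron $Z$, $[\varprojlim K_s,Z]=\varinjlim[K_s,Z]$. (Mardešić–Segal, *Shape Theory*, Ch. I.)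
* **(D1)** $\dim X\le n$ if and only if every map from a closed $A\subseteq X$ to $S^n$ extends over $X$.
* **(D2)** If $\dim X\le n$, every pair $(X,A)$ with $A$ closed has an expansion by polyhedral pairs of dimension $\le n$ (nerves of finite open covers of order $\le n+1$). Hence maps $X\to S^m$ with $m>n$ are null-homotopic: they factor up to homotopy through a polyhedron of dimension less than $m$. Also $E^k(X,A)=0$ for $k>n$ and $E$ connective: a $d$-cell with $d\le n$ contributes $\pi_{d-k}E=0$.
* **(Borsuk)** For closed $A\subseteq X$ and a compact polyhedron $Z$, if $f:A\to Z$ is homotopic to a map that extends over $X$, then $f$ extends over $X$.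

## 2. Does $\pi\text{-}\dim X$ equal $\dim X$?

Covering dimension says, by (D1), when maps into the sphere $S^n$ extend. The number $\pi\text{-}\dim$ asks a similar thing after stabilizing: a class in $\pi^n(A)$ extends over $X$ when its coboundary in $\pi^{n+1}(X,A)$ vanishes. Is the stable information enough? That is, does $\pi\text{-}\dim X=\dim X$ hold for every nonempty compact Hausdorff space $X$? The answer is no.

**Theorem A.** There is a nonempty compact metrizable space $X$ with $\dim X=\infty$ and $\pi\text{-}\dim X=\dim_{\mathbb Z}X=2$.

**Theorem B.** Let $X$ be any nonempty compact Hausdorff space.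

1. $\pi\text{-}\dim X\le n$ if and only if $E^k(X,A)=0$ for every connective spectrum $E$, every closed $A\subseteq X$ and every $k>n$.
2. $\dim_{\mathbb Z}X\le\pi\text{-}\dim X\le\dim X$ and $\pi\text{-}\dim X\in\{\dim_{\mathbb Z}X,\infty\}$.
3. If $\dim X<\infty$ or $\dim_{\mathbb Z}X\le1$ (in particular if $\pi\text{-}\dim X\le 1$), then $\pi\text{-}\dim X=\dim X$. So $\pi\text{-}\dim X\ne\dim X$ if and only if $\dim X=\infty$ and $\pi\text{-}\dim X<\infty$, and then $\pi\text{-}\dim X\ge2$.
4. The set of pairs $(\pi\text{-}\dim X,\dim X)$ that occur is exactly $\{(n,n):0\le n<\infty\}\cup\{(n,\infty):2\le n<\infty\}\cup\{(\infty,\infty)\}$.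

By part 3, the value $2$ in Theorem A is the smallest at which equality can fail. By part 1, the space $X$ of Theorem A satisfies $E^k(X,A)=0$ for all $k\ge3$, all closed $A$ and every connective $E$.

## 3. Finite dimension and dimension at most one

We begin with the cases where the answer is yes.

**Alexandroff's theorem (D3).** If $\dim X<\infty$, then $\dim X\le\dim_{\mathbb Z}X$.

*Proof.* Let $m=\dim X$. If $m=0$ there is nothing to prove. Let $m\ge1$ and suppose $\dim_{\mathbb Z}X\le m-1$, so that $\check H^m(X,A)=0$ for all closed $A$. We show that every $f:A\to S^{m-1}$ extends over $X$. By (D1) this gives $\dim X\le m-1$, a contradiction.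

If $m=1$, then $f:A\to S^0=\{0,1\}\subset\mathbb Z$ is a locally constant function, an element of $\check H^0(A)$. Since $\check H^1(X,A)=0$, it extends to a locally constant function $X\to\mathbb Z$. Compose with a retraction $\mathbb Z\to\{0,1\}$.

If $m\ge2$, take an expansion of $(X,A)$ by pairs of dimension $\le m$, from (D2). The map $f$ extends to a map of pairs from $(X,A)$ to (cone on $S^{m-1}$, $S^{m-1}$). This map factors up to homotopy through a term $(K,L)$, so up to homotopy $f$ factors through some $g:L\to S^{m-1}$. Let $\iota$ generate $H^{m-1}(S^{m-1})$. The element $\delta g^*\iota\in H^m(K,L)$ goes to $0$ in $\varinjlim H^m(K_\lambda,L_\lambda)=\check H^m(X,A)=0$, so after passing to a later term we may assume $\delta g^*\iota=0$. Up to sign this is the primary obstruction to extending $g$ over $K$. It is the only obstruction, because $\dim K\le m$. So $g$ extends over $K$, hence $f$ is homotopic to a map that extends over $X$, and (Borsuk) finishes the proof. $\square$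

**Proof of Theorem B(1).** The aim is to pass from the sphere spectrum to any connective spectrum by building it out of cells. Taking $E=S$ gives "if". Conversely, let $\pi\text{-}\dim X\le n$ and represent the connective $E$ by a CW spectrum with cells of dimension $\ge0$. For compact polyhedral pairs, $E^k(K,L)=\varinjlim_FF^k(K,L)$ over the finite subspectra $F\subset E$. Direct limits commute, so $E^k(X,A)=\varinjlim_FF^k(X,A)$. It remains to show $F^k(X,A)=0$ for $k>n$, which we do by induction on the number of cells of $F$. Split off a top cell, of dimension $d\ge0$, to get a cofibre sequence $F'\to F\to S^d$. Since direct limits are exact,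
$$F'^k(X,A)\to F^k(X,A)\to\pi^{k+d}(X,A)$$
is exact. The left term is $0$ by induction and the right term is $0$ because $k+d>n$. $\square$

**Proof of Theorem B(2).** Taking $E=H\mathbb Z$ in part 1 gives $\dim_{\mathbb Z}X\le\pi\text{-}\dim X$, and (D2) gives $\pi\text{-}\dim X\le\dim X$.

Suppose $\dim_{\mathbb Z}X<m:=\pi\text{-}\dim X<\infty$; we lower $m$ by one. Let $F$ be the fibre of $S\to H\mathbb Z$. As $\pi_0S\to\pi_0H\mathbb Z$ is an isomorphism, $\pi_iF=0$ for $i\le0$, so $\Sigma^{-1}F$ is connective. By part 1, $F^m(X,A)=(\Sigma^{-1}F)^{m+1}(X,A)=0$. Hence $\pi^m(X,A)\to\check H^m(X,A)$ is injective, and its target is $0$ because $m>\dim_{\mathbb Z}X$. So $\pi^m(X,A)=0$ for all closed $A$, and $\pi\text{-}\dim X\le m-1$, a contradiction. $\square$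

**Proof of Theorem B(3).** If $\dim X<\infty$, then part 2 and (D3) give equality. Let $\dim_{\mathbb Z}X\le1$. For closed $A$ we have $\check H^2(X,A)=0$, so
$$[X,S^1]=\check H^1(X)\to\check H^1(A)=[A,S^1]$$
is onto. By (Borsuk) every map $A\to S^1$ extends over $X$, so $\dim X\le1$ by (D1), and the first case applies. If $\pi\text{-}\dim X\le1$, then $\dim_{\mathbb Z}X\le1$ by part 2. The last sentence of part 3 follows: if the numbers differ, then $\dim X=\infty$, hence $\pi\text{-}\dim X<\infty$, and $\pi\text{-}\dim X\ge2$. Conversely, $\dim X=\infty$ and $\pi\text{-}\dim X<\infty$ are different values. $\square$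

The degree-one case works because $S^1$ is a $K(\mathbb Z,1)$: cohomology sees all maps into it.

## 4. Where obstruction theory stops in infinite dimension

The natural attempt at a positive answer is to run the proof of (D3) without assuming $\dim X<\infty$. Let $n\ge2$, $\pi\text{-}\dim X\le n$, and $f:A\to S^n$. As before $f$ factors up to homotopy through $g:L\to S^n$ for a term $(K,L)$ of an expansion. The primary obstruction lies in $H^{n+1}(K,L)$ and dies on a later term, because $\check H^{n+1}(X,A)=0$. The next obstruction lies in $H^{n+2}(K,L;\pi_{n+1}(S^n))$. It too dies on a later term, since $\check H^{n+2}(X,A;G)=0$ for every abelian group $G$ by Theorem B(1) with $E=HG$. The same holds in every degree.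

Each degree costs a passage to a later term. In the proof of (D3) the terms had dimension $\le m$, so one passage was enough. Now the terms have unbounded dimension, infinitely many passages may be needed, and no single polyhedron $K_\lambda$ is guaranteed on which $g$ extends. The argument stops here. This suggests where a counterexample may hide: a tower of polyhedra of growing dimension, with an essential map to a sphere that survives at every finite stage.

## 5. A criterion in one degree

To bound $\pi\text{-}\dim X$ from above we would have to control all degrees $k>n$. The next lemma reduces this to surjectivity in the single degree $n$.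

**Lemma 1.** Let $n\ge0$. If $\pi^n(X)\to\pi^n(A)$ is onto for every closed $A\subseteq X$, then $\pi\text{-}\dim X\le n$.

*Proof.* **Step 1: $\pi^{n+1}$ of every closed subset vanishes.** For closed $A\subseteq B\subseteq X$ the map $\pi^n(B)\to\pi^n(A)$ is also onto. Let $\beta\in\pi^{n+1}(B)$. Since $\pi^{n+1}(\mathrm{pt})=0$ and a point is the intersection of its closed neighborhoods, continuity shows that $\beta$ vanishes on a closed neighborhood of each point. By compactness $B=B_1\cup\dots\cup B_r$ with $B_i$ closed and $\beta|_{B_i}=0$. Put $U=B_1\cup\dots\cup B_s$ and $V=B_{s+1}$. In the exact sequence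
$$\pi^n(U)\oplus\pi^n(V)\to\pi^n(U\cap V)\to\pi^{n+1}(U\cup V)\to\pi^{n+1}(U)\oplus\pi^{n+1}(V)$$
the first map is onto, so the last is injective. By induction on $s$, $\beta$ vanishes on $B_1\cup\dots\cup B_s$ for all $s\le r$. So $\beta=0$.

**Step 2: all higher degrees.** Now the hypothesis holds trivially with $n+1$ in place of $n$, since the target groups are $0$. Repeating Step 1, $\pi^k(B)=0$ for all $k>n$ and all closed $B\subseteq X$.

**Step 3: relative groups.** For $k>n$ consider the exact sequence $\pi^{k-1}(X)\to\pi^{k-1}(A)\to\pi^k(X,A)\to\pi^k(X)=0$. The first map is onto, by hypothesis if $k=n+1$ and by Step 2 otherwise. So $\pi^k(X,A)=0$. $\square$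

## 6. Forcing a class to extend

The plan is to build $X=\varprojlim K_s$ from $K_0=S^3$, arranging step by step that classes in $\pi^2$ of subpolyhedra become extendable, so that Lemma 1 applies with $n=2$. All the while the map $X\to S^3$ must stay essential.

Let $QS^n=\varinjlim_k\Omega^kS^{n+k}$. Then $\Omega QS^{n+1}\simeq QS^n$, $\pi_i(QS^n)=\pi^s_{i-n}$, and $\pi^n(N)=[N,QS^n]$ for compact polyhedra $N$. The space $QS^2$ is simply connected with finitely generated homotopy groups (the stable stems are finitely generated). So it is weakly equivalent to a countable CW complex, hence to a countable connected simplicial complex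
$$P=\bigcup_jP_j,\qquad \emptyset\ne P_1\subset P_2\subset\cdots\ \text{finite subcomplexes, weak topology.}$$
Thus $\pi^2(N)=[N,P]$, naturally in the compact polyhedron $N$. This set is countable by simplicial approximation: the image of a map lies in a finite subcomplex, and each map is homotopic to a simplicial map from some iterated barycentric subdivision.

**Construction.** Let $K$ be a compact polyhedron, $A\subseteq K$ a subpolyhedron, and $\alpha\in\pi^2(A)$. We make a polyhedron over $K$ on which $\alpha$ extends. Over $A$ we change nothing; away from $A$ we add a free coordinate in $P$, so that the extension is the coordinate itself.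

Represent $\alpha$ by $f:A\to P_{j_0}$, possible since $A$ is compact. As $P_{j_0}$ is an ANR, $f$ extends to $\tilde f:W\to P_{j_0}$ on a neighborhood $W$ of $A$. Choose a triangulation of $K$ with $A$ a subcomplex, so fine that the union $N$ of the closed simplices meeting $A$ lies in $W$. Let $C$ be the union of the closed simplices disjoint from $A$, and $D=N\cap C$. Then $N\cup C=K$ and $A\cap C=\emptyset$. Let $g:N\to P_{j_0}$ be a PL map homotopic to $\tilde f|_N$; so $g|_A\simeq f$. For $j\ge j_0$ put
$$K^{(j)}=\{(x,g(x)):x\in N\}\cup(C\times P_j)\subseteq K\times P_j. \tag{1}$$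
This is a compact polyhedron, with PL projection $q_j:K^{(j)}\to K$ and second projection $r_j:K^{(j)}\to P_j\subset P$. Since $A\cap C=\emptyset$, $q_j^{-1}(A)=\{(a,g(a)):a\in A\}$, and there $r_j=g\circ q_j\simeq f\circ q_j$. Hence
$$[r_j]\in\pi^2(K^{(j)})\ \text{ restricts to }\ q_j^*\alpha\in\pi^2(q_j^{-1}(A)). \tag{2}$$

**Example.** Let $K=S^3=D_+\cup D_-$ be a union of two hemispheres, $A=D_+\cap D_-=S^2$, and let $\alpha$ be the stable class of the identity of $S^2$. It does not extend over $S^3$: the inclusion $S^2\subset S^3$ is null-homotopic, so every restriction from $S^3$ factors through $\pi^2(\mathrm{pt})=0$. Here $N$ is a collar of $S^2$, $C$ is two balls, and the construction replaces each ball by its product with $P_j$.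

What happens to the fundamental class? Mayer–Vietoris for $D_\pm$ gives an isomorphism $\delta:\pi^2(S^2)\to\pi^3(S^3)$, since $\pi^2$ and $\pi^3$ of a ball vanish. So $\delta\alpha=\pm\sigma$ with $\sigma$ the stable class of $\mathrm{id}_{S^3}$. By naturality, applied to the cover of $K^{(j)}$ by $q_j^{-1}(D_\pm)$, we get $q_j^*\sigma=\pm\delta(q_j^*\alpha)$. By (2), $q_j^*\alpha$ is the restriction of a class on $q_j^{-1}(D_+)$, so exactness gives
$$q_j^*\sigma=0\in\pi^3(K^{(j)}).$$
So $q_j:K^{(j)}\to S^3$ is stably trivial after one step.

**Why no cohomology theory can guard the map.** A sensible first plan is to keep the maps $p_{0s}:K_s\to S^3$ essential by choosing a cohomology theory $E$ and a class $e\in\tilde E^k(S^3)$, and checking that $p_{0s}^*e\ne0$ at every stage. The example shows that this fails. Such an $e$ is a map of spectra $\Sigma^\infty S^3\to\Sigma^kE$, so its pullback along $q_j$ is the composite of $e$ with the stable class $q_j^*\sigma=0$. In fact the failure is built into the goal: if $X=\varprojlim K_s$ has $\pi\text{-}\dim X\le2$, then $\pi^3(X)=\varinjlim\pi^3(K_s)=0$, so the stable class of $p_{0s}$ is $0$ for large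 $s$, and $p_{0s}^*e=0$ for every spectrum $E$, every $k$ and every $e\in\tilde E^k(S^3)$. The detector must be unstable.

**What the detector must do.** We look for a path-connected space $M$ and an essential map $u_0:S^3\to M$, and we guard the composite $u_0p_{0s}$. The construction inserts copies of $P\simeq QS^2$. So we want maps into $M$ not to see $QS^2$ at all: every map $QS^2\to M$ should be constant, in the strong sense that the inclusion of constants $M\to\mathrm{Map}(P,M)$ is a weak equivalence. In the example, the union of the $K^{(j)}$ is, up to homotopy, two copies of $P$ glued along $S^2$. With such an $M$, its space of maps to $M$ is, up to weak equivalence, the homotopy pullback of $M\to\mathrm{Map}(S^2,M)\leftarrow M$, which is $\mathrm{Map}(S^3,M)$. So nothing is lost.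

Two theorems point to the right $M$.

* **(Miller)** If $G$ is a locally finite group and $Z$ is a connected finite-dimensional CW complex, then $\mathrm{Map}_*(BG,Z)$ is weakly contractible. (H. Miller, *The Sullivan conjecture on maps from classifying spaces*, Ann. of Math. 120 (1984).)
* **(BPQ)** There is an integral homology isomorphism $B\Sigma_\infty\to Q_0S^0$, where $\Sigma_\infty=\bigcup_n\Sigma_n$ and $Q_0S^0$ is the base component of $QS^0$ (Barratt–Priddy–Quillen; Barratt–Priddy, Comment. Math. Helv. 47 (1972)).

So finite-dimensional complexes do not see $B\Sigma_\infty$, and $B\Sigma_\infty$ looks like $Q_0S^0$ to homology. To transport Miller's theorem along homology isomorphisms we will use obstruction theory with finite coefficient groups. The sphere $S^3$ is not suitable as it stands, because $\pi_3(S^3)=\mathbb Z$. Looping three times and taking one component removes this group.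

## 7. The space $M=\Omega^3_0S^3$ and $M$-acyclic spaces

Let $M=\Omega^3_0S^3$ be the base component of $\Omega^3S^3$. It is a path-connected H-space, hence simple. Its homotopy groups are $\pi_i(M)=\pi_{i+3}(S^3)$ for $i\ge1$. By theorems of Serre and Toda these are finite, and $\pi_3(M)=\pi_6(S^3)\cong\mathbb Z/12\ne0$.

Let $\mathbf S$ be the singular functor. For simplicial sets $T$, the homeomorphism $|T\times\Delta^n|\cong|T|\times|\Delta^n|$ gives $\mathrm{map}(T,\mathbf SM)\cong\mathbf S\,\mathrm{Map}(|T|,M)$. This is a Kan complex. As $\mathbf SM$ is Kan, $\mathrm{map}(-,\mathbf SM)$ sends weak equivalences to weak equivalences and monomorphisms to Kan fibrations.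

**Definition ($M$-acyclic).** A nonempty simplicial set $T$ is $M$-acyclic if the inclusion of constants $\mathbf SM\to\mathrm{map}(T,\mathbf SM)$ is a weak equivalence. A space $Y$ is $M$-acyclic if $\mathbf SY$ is.

This is invariant under weak equivalence, and contractible spaces are $M$-acyclic. For a CW complex $Y$, $|\mathbf SY|\to Y$ is a homotopy equivalence, so $Y$ is $M$-acyclic if and only if $M\to\mathrm{Map}(Y,M)$ is a weak equivalence. For example $S^3$ is not $M$-acyclic: $M$ has one component, while $\mathrm{Map}(S^3,M)$ has components indexed by $[S^3,M]=\pi_3(M)$, of order $12$ ($M$ is simple).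

There is a useful test. If $Y$ is a CW complex with a vertex as base point, the inclusion of constants is a section of the evaluation fibration $\mathrm{Map}(Y,M)\to M$, whose fibre over the base point is $\mathrm{Map}_*(Y,M)$. As $M$ is path-connected, all fibres are homotopy equivalent. So if $\mathrm{Map}_*(Y,M)$ is weakly contractible, evaluation is a weak equivalence, hence so is its section, and $Y$ is $M$-acyclic.

We now prove four properties (a)–(d): a supply of $M$-acyclic spaces, and three ways to move between them.

**(a) If $G$ is locally finite, then $BG$ is $M$-acyclic.** Since $BG$ is connected, based maps land in the base component, so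
$$\mathrm{Map}_*(BG,M)=\mathrm{Map}_*(BG,\Omega^3S^3)=\Omega^3\mathrm{Map}_*(BG,S^3).$$
This is weakly contractible by Miller's theorem. For instance $\mathbb{RP}^\infty=B(\mathbb Z/2)$ is $M$-acyclic.

**(b) If $h:Y\to Y'$ induces isomorphisms in $\mathbb F_p$-homology for all primes $p$, then $Y$ is $M$-acyclic if and only if $Y'$ is.** This step uses finiteness of $\pi_*(M)$. Replacing $Y,Y'$ by $|\mathbf SY|,|\mathbf SY'|$ and using the mapping cylinder of a cellular map, we may take $h$ to be the inclusion of a subcomplex of a CW complex. Then $H^*(Y',Y;\mathbb F_p)=0$ for all $p$. A finite abelian group $B$ has a finite filtration with quotients $\mathbb F_p$, so $H^*(Y',Y;B)=0$. The pair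
$$(Y'\times D^k,\ Y'\times\partial D^k\cup Y\times D^k)$$
has cohomology $H^{*-k}(Y',Y;-)$, so it has vanishing cohomology with coefficients in each $\pi_i(M)$. As $M$ is simple and path-connected, obstruction theory applies skeleton by skeleton. The obstruction to extending over the $(i+1)$-skeleton lies in the group $H^{i+1}$ of the pair with coefficients in $\pi_i(M)$; since it vanishes, the map extends after a change on the $i$-skeleton that leaves the $(i-1)$-skeleton fixed, so the process converges. Hence every map from the subspace to $M$ extends to $Y'\times D^k$, for all $k\ge0$. By adjunction this says that $\mathrm{Map}(Y',M)\to\mathrm{Map}(Y,M)$ has the right lifting property for $\partial D^k\subset D^k$, $k\ge0$, so it is a weak equivalence. It is compatible with the inclusions of constants, and two-out-of-three finishes the proof.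

**(c) (Zabrodsky's lemma) Let $p:E\to B$ be a fibration with $B\ne\emptyset$ and all fibres $M$-acyclic. Then $E$ is $M$-acyclic if and only if $B$ is.** The map $\mathbf Sp$ is a Kan fibration whose fibres over vertices are the $\mathbf S(p^{-1}(b))$. So it suffices to show, for a Kan fibration $E\to B$ of simplicial sets with $M$-acyclic fibres over all vertices, that $\mathrm{map}(B,\mathbf SM)\to\mathrm{map}(E,\mathbf SM)$ is a weak equivalence; this map commutes with the inclusions of constants. For $T\to B$ put $E_T=T\times_BE$. We show, by building $T$ from simplices, that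
$$c_T:\mathrm{map}(T,\mathbf SM)\to\mathrm{map}(E_T,\mathbf SM)$$
is a weak equivalence for every $T\to B$. The case $T=B$ is the claim.

* *$T=\Delta^n$.* For a vertex $v$ of $\Delta^n$, the map $E_v\to E_{\Delta^n}$ is the pullback of the weak equivalence $v\to\Delta^n$ along a Kan fibration, hence a weak equivalence. So $E_{\Delta^n}$ is $M$-acyclic, as is $\Delta^n$, and $c_{\Delta^n}$ is a weak equivalence by two-out-of-three.
* *$T$ a disjoint union of simplices.* Then $c_T$ is a product of weak equivalences of Kan complexes, hence a weak equivalence.
* *$\dim T=n<\infty$.* Use induction on $n$, for all $T\to B$ simultaneously; $n=0$ is the previous case. $T$ is the pushout of $\mathrm{sk}_{n-1}T\leftarrow\coprod\partial\Delta^n\to\coprod\Delta^n$. Pullback of simplicial sets along $E\to B$ preserves colimits and monomorphisms, so $E_T$ is the corresponding pushout. Thus $\mathrm{map}(T,\mathbf SM)$ and $\mathrm{map}(E_T,\mathbf SM)$ are pullbacks, along Kan fibrations, of Kan complexes on which the comparison maps are weak equivalences (by induction for $\mathrm{sk}_{n-1}T$ and $\coprod\partial\Delta^n$, by the previous case for $\coprod\Delta^n$).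 So $c_T$ is a weak equivalence.
* *General $T$.* $c_T$ is the limit of the weak equivalences $c_{\mathrm{sk}_nT}$ between towers of Kan fibrations of Kan complexes, hence a weak equivalence.

**(d) If $Y$ is a path-connected based space and $\Omega Y$ is $M$-acyclic, then $Y$ is $M$-acyclic.** Apply (c) to the path fibration $PY\to Y$. All its fibres are homotopy equivalent to $\Omega Y$, and $PY$ is contractible, hence $M$-acyclic.

## 8. From $B\Sigma_\infty$ to $QS^2$

**Proposition 2.** $QS^2$ is $M$-acyclic.

*Proof.* **Step 1: start with $Q_0S^0$.** The group $\Sigma_\infty$ is locally finite, so $B\Sigma_\infty$ is $M$-acyclic by (a). By (BPQ) and (b), $Q_0S^0$ is $M$-acyclic.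

**Step 2: deloop twice, off the bottom homotopy group.** Property (d) needs $\Omega Y$ to be $M$-acyclic, and $\Omega QS^1\simeq QS^0$ has infinitely many components, so we first remove the bottom groups. Let $\varphi:QS^2\to K(\mathbb Z,2)$ be an isomorphism on $\pi_2$, with homotopy fibre $F_2$. Then $\Omega\varphi:QS^1\to K(\mathbb Z,1)$ is an isomorphism on $\pi_1$; let $F_1$ be its homotopy fibre, so $\Omega F_2\simeq F_1$. Since $\varphi$ is onto on $\pi_2$ and $\Omega\varphi$ is onto on $\pi_1$, while $QS^2$ and $QS^1$ are connected with $\pi_1(QS^2)=0$, both $F_2$ and $F_1$ are connected. Further, $\Omega F_1$ is the homotopy fibre of $QS^0\to\Omega K(\mathbb Z,1)\simeq\mathbb Z$, an isomorphism on $\pi_0$, so $\Omega F_1\simeq Q_0S^0$. (Up to weak equivalence, $F_1$ is the universal cover of $QS^1$.) By Step 1 and (d), $F_1$ is $M$-acyclic; by (d) again, $F_2$ is $M$-acyclic.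

**Step 3: reduce to $K(\mathbb Z,2)$.** Replace $\varphi$ by a fibration. Its base is connected and its fibres are equivalent to $F_2$. By (c), $QS^2$ is $M$-acyclic if and only if $K(\mathbb Z,2)$ is.

**Step 4: $K(\mathbb Z,2)$ is $M$-acyclic.** Consider the fibration sequence $K(\mathbb Q/\mathbb Z,1)\to K(\mathbb Z,2)\to K(\mathbb Q,2)$. First, $\tilde H_*(K(\mathbb Q,2);\mathbb F_p)=0$. Indeed $K(\mathbb Q,1)$ is a telescope of circles with $H_1=\mathbb Q$ and no higher homology, so its reduced $\mathbb F_p$-homology is $0$. In the Serre spectral sequence of the path fibration over the simply connected space $K(\mathbb Q,2)$, only the row of the base remains, so $H_*(K(\mathbb Q,2);\mathbb F_p)$ is the homology of a contractible space. Now, in the Serre spectral sequence of our fibration sequence only the column of the fibre remains, so $K(\mathbb Q/\mathbb Z,1)\to K(\mathbb Z,2)$ is an $\mathbb F_p$-homology isomorphism for every $p$. The group $\mathbb Q/\mathbb Z$ is locally finite, so $B(\mathbb Q/\mathbb Z)=K(\mathbb Q/\mathbb Z,1)$ is $M$-acyclic by (a), and $K(\mathbb Z,2)$ is by (b). $\square$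

Hence $P$ is $M$-acyclic. As $P$ is a CW complex, $M\to\mathrm{Map}(P,M)$ is a weak equivalence.

## 9. One extension step keeps a map to $M$ essential

**Proposition 3.** Let $K$ be a compact polyhedron, $A\subseteq K$ a subpolyhedron, $\alpha\in\pi^2(A)$, and $u:K\to M$ an essential map. Then there are a compact polyhedron $K_1$ and a PL map $q:K_1\to K$ such that $uq$ is essential and $q^*\alpha\in\pi^2(q^{-1}(A))$ is the restriction of a class in $\pi^2(K_1)$.

*Proof.* Use the Construction of Section 6, with $K^{(j)}$ as in (1). By (2), $q_j^*\alpha$ is the restriction of $[r_j]$ for every $j\ge j_0$. We must find $j$ with $uq_j$ essential.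

**Step 1: describe the union $K'=\varinjlim_jK^{(j)}$.** The graph of $g$ over $N$ meets $C\times P_j$ exactly in the graph over $D=N\cap C$. So $K^{(j)}$ is the pushout of $N\leftarrow D\to C\times P_j$, where the right map is $d\mapsto(d,g(d))$. Since $C$ is compact, $C\times P=\varinjlim_jC\times P_j$. So $K'$ is the pushout of $N\leftarrow D\to C\times P$. Let $q':K'\to K$ be the projection.

**Step 2: $q'$ induces a weak equivalence of mapping spaces to $M$.** We have
$$\mathrm{Map}(K,M)=\mathrm{Map}(N,M)\times_{\mathrm{Map}(D,M)}\mathrm{Map}(C,M),$$
$$\mathrm{Map}(K',M)=\mathrm{Map}(N,M)\times_{\mathrm{Map}(D,M)}\mathrm{Map}(C\times P,M),$$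
and $\mathrm{Map}(N,M)\to\mathrm{Map}(D,M)$ is a fibration. The map $q'^*$ is induced by
$$\mathrm{Map}(C,M)\to\mathrm{Map}(C\times P,M)=\mathrm{Map}(C,\mathrm{Map}(P,M)). \tag{3}$$
This lies over $\mathrm{Map}(D,M)$, because $d\mapsto(d,g(d))$ followed by projection to $C$ is the inclusion $D\subseteq C$. The map (3) is $\mathrm{Map}(C,-)$ applied to the inclusion of constants $M\to\mathrm{Map}(P,M)$. The latter is a weak equivalence by Proposition 2, and $\mathrm{Map}(C,-)$ preserves weak equivalences because $C$ is a CW complex. So (3) is a weak equivalence. Now $q'^*$ is the pullback of (3) along $\mathrm{Map}(K',M)\to\mathrm{Map}(C\times P,M)$, and that map is a fibration, as a pullback of $\mathrm{Map}(N,M)\to\mathrm{Map}(D,M)$. Pullbacks of weak equivalences along fibrations are weak equivalences, so $q'^*$ is one.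

On components, $[K,M]\to[K',M]$ is injective. It takes the class of a constant to the class of a constant. Since $u$ is essential, $uq'$ is essential.

**Step 3: descend from $K'$ to some $K^{(j)}$.** Here we use finiteness of $\pi_*(M)$ a second time. Suppose all $uq_j$ with $j\ge j_0$ are null-homotopic, and fix a constant map $c$. As $M$ is path-connected, $uq_j\simeq c$ for all $j$. The inclusions $K^{(j)}\subset K^{(j+1)}$ make $\mathrm{Map}(K',M)$ the limit of the tower of fibrations $\mathrm{Map}(K^{(j)},M)$, pointed by $c$. By the Milnor sequence, the set of components of $\mathrm{Map}(K',M)$ that map to the component of $c$ at every stage is in bijection with $\varprojlim^1\pi_1(\mathrm{Map}(K^{(j)},M),c)$.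

*These groups are finite.* Attaching a $d$-cell ($d\ge0$) to a finite complex $Y$ gives a fibration $\mathrm{Map}(Y\cup e^d,M)\to\mathrm{Map}(Y,M)$ with fibre over $c$ equivalent to $\Omega^dM$. Since $\pi_1(\Omega^dM)=\pi_{d+1}(M)$ is finite, the exact sequence of the fibration and induction on the number of cells, starting with $Y=\emptyset$, show that $\pi_1(\mathrm{Map}(Y,M),c)$ is finite for every finite $Y$.

*$\varprojlim^1$ of a tower of finite groups is trivial.* Let $\phi:G_{j+1}\to G_j$ be the bonding maps. Triviality means: for every $(g_j)\in\prod G_j$ there is $(x_j)$ with $x_jg_j\phi(x_{j+1})^{-1}=1$, that is, $x_j=\phi(x_{j+1})g_j^{-1}$, for all $j$. For each $m$ the set of $(x_j)_{j\le m}$ that satisfy the equations with $j<m$ is finite and nonempty: choose $x_m$ and solve downward. Truncation makes these sets an inverse system, and an inverse limit of nonempty finite sets is nonempty.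

So $uq'$ and $c$ lie in the same component of $\mathrm{Map}(K',M)$, and $uq'$ is null-homotopic, contrary to Step 2. Hence some $uq_j$ is essential; take $K_1=K^{(j)}$ and $q=q_j$. $\square$

## 10. The inverse limit: proof of Theorem A

**Step 1: the tower.** The aim is to treat every class on every stage at some later stage. Let $K_0=S^3$, as a polyhedron, and let $u_0:S^3\to M$ represent a nonzero element of $\pi_3(M)\cong\mathbb Z/12$. Since $M$ is simple, $u_0$ is essential also as an unpointed map. We build compact polyhedra $K_s$ and PL maps $K_{s+1}\to K_s$. Write $p_{is}:K_s\to K_i$ ($i\le s$) for the composites and $u_s=u_0p_{0s}$. All $u_s$ will be essential; in particular $K_s\ne\emptyset$.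

Once $K_i$ is constructed, fix a triangulation of it and list, possibly with repetitions, as $(A_{i,l},\alpha_{i,l})_{l\in\mathbb N}$ all pairs with $A$ a subcomplex of some iterated barycentric subdivision and $\alpha\in\pi^2(A)$. There are countably many, since each $\pi^2(A)$ is countable. Fix a bijection $s\mapsto(i(s),l(s))$ of $\mathbb N$ with $\mathbb N\times\mathbb N$ such that $i(s)\le s$. Given $K_s$ with $u_s$ essential, put $i=i(s)$, $l=l(s)$ and apply Proposition 3 to $K_s$, the subpolyhedron $p_{is}^{-1}(A_{i,l})$, the class $p_{is}^*\alpha_{i,l}$ and the map $u_s$. This gives $K_{s+1}\to K_s$ with $u_{s+1}$ essential. So for every $i$ and every listed pair $(A,\alpha)$ on $K_i$ there is $j>i$ such that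
$$p_{ij}^*\alpha\in\pi^2(p_{ij}^{-1}(A))\ \text{ is the restriction of a class in }\ \pi^2(K_j). \tag{4}$$
Let $X=\varprojlim K_s$ with projections $p_s:X\to K_s$. It is a nonempty compact metrizable space.

**Step 2: every closed $A\subseteq X$ is a limit of listed subcomplexes.** Consider pairs $(i,N)$ with $N\subseteq K_i$ a neighborhood of $p_i(A)$ that is a subcomplex of an iterated barycentric subdivision. For fixed $i$ such $N$ form a neighborhood base of the compact set $p_i(A)$: take the union of the closed simplices meeting $p_i(A)$ in a fine subdivision. Order the pairs by $(i,N)\le(j,N')$ if and only if $i\le j$ and $p_{ij}(N')\subseteq N$.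

The order is directed. Given $(i,N)$, $(j,N')$ and $m\ge i,j$, the set $p_{im}^{-1}(N)\cap p_{jm}^{-1}(N')$ is a neighborhood of $p_m(A)$, so it contains an admissible $N''$, and $(m,N'')$ is an upper bound.

The limit is $A$. In a thread $(x_{(i,N)})$ the point $x_{(i,N)}$ does not depend on $N$: for fixed $i$, any two admissible sets contain a common admissible one, and the bonding maps between pairs with the same $i$ are inclusions. So threads correspond to points $x\in X$ with $p_i(x)\in\bigcap N=p_i(A)$ for all $i$. Such an $x$ lies in $A$: otherwise some basic open set $p_i^{-1}(V)\ni x$ is disjoint from the closed set $A$, so $p_i(x)\in V$ while $V\cap p_i(A)=\emptyset$, a contradiction. Conversely each point of $A$ gives a thread.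

**Step 3: $\pi\text{-}\dim X\le2$.** Let $A\subseteq X$ be closed and $a\in\pi^2(A)$. By Step 2 and continuity, $a=(p_i|_A)^*\alpha$ for some $(i,N)$ and $\alpha\in\pi^2(N)$. The pair $(N,\alpha)$ is listed, so by (4) there are $j>i$ and $\gamma\in\pi^2(K_j)$ with $\gamma|_{p_{ij}^{-1}(N)}=p_{ij}^*\alpha$. As $p_j(A)\subseteq p_{ij}^{-1}(N)$,
$$(p_j^*\gamma)|_A=(p_j|_A)^*p_{ij}^*\alpha=(p_i|_A)^*\alpha=a.$$
So $\pi^2(X)\to\pi^2(A)$ is onto for all closed $A$, and Lemma 1 gives $\pi\text{-}\dim X\le2$. By Theorem B(2), $\dim_{\mathbb Z}X\le2$.

**Step 4: $\dim X=\infty$.** The map $p_0:X\to S^3$ is essential. Otherwise, since $[X,S^3]=\varinjlim_s[K_s,S^3]$, some $p_{0s}$ would be null-homotopic, and then so would $u_s=u_0p_{0s}$, a contradiction. If $\dim X<\infty$, then $\dim X\le\dim_{\mathbb Z}X\le2$ by (D3), and $p_0$ would be null-homotopic by (D2), a contradiction.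

**Step 5: the value is exactly $2$.** If $\dim_{\mathbb Z}X\le1$, then $\dim X\le1$ by the proof of Theorem B(3), contrary to Step 4. Hence $2\le\dim_{\mathbb Z}X\le\pi\text{-}\dim X\le2$. $\blacksquare$

## 11. All pairs $(\pi\text{-}\dim X,\dim X)$: proof of Theorem B(4)

**Step 1: no other pairs occur.** By Theorem B(2) and (3), $\dim X<\infty$ forces equality, and if $\dim X=\infty$ then $\pi\text{-}\dim X\ge2$, since $\pi\text{-}\dim X\le1$ would force equality. So only the listed pairs can occur.

**Step 2: each listed pair occurs.**

* The cube $I^n$ (a point if $n=0$) realizes $(n,n)$, by Theorem B(3) and $\dim I^n=n$.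
* The Hilbert cube $\mathcal Q$ realizes $(\infty,\infty)$. For $k\ge1$ and $S^{k-1}\subset\mathcal Q$ we have $\check H^k(\mathcal Q,S^{k-1})\cong\tilde H^{k-1}(S^{k-1})\ne0$, because $\mathcal Q$ is contractible. So $\dim_{\mathbb Z}\mathcal Q=\infty$, and Theorem B(2) gives the other two dimensions.
* For $n\ge2$ and $X$ from Theorem A, the compact metrizable space $X\sqcup I^n$ realizes $(n,\infty)$. Its covering dimension is $\infty$ since it contains $X$ as a closed subset, and since cohomology of pairs in a disjoint union splits, $\pi\text{-}\dim(X\sqcup I^n)=\max(2,n)=n$. $\blacksquare$
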